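\title{Composition operators on the ball: improving the universal target space}

\begin{abstract}
Every holomorphic map $\varphi\colon B^m\to B^n$ between unit balls induces a bounded composition operator from the weighted Bergman or Hardy space $A^p_\alpha(B^n)$ to $A^p_{\alpha+n-1}(B^m)$. We show that for $m=n\ge2$ this target is never sharp: there is an explicit $\epsilon^*(n,\alpha)>0$, independent of $p$ and $\varphi$, such that every such operator is bounded into $A^p_{\alpha+n-1-\epsilon}(B^n)$ for $0<\epsilon<\epsilon^*$. The proof reduces boundedness to a growth estimate for the $L^q$ means of positive pluriharmonic functions, which follows from the Schwarz--Pick lemma and a comparison of ordinary differential equations. The map $(n^{n/2}z_1\cdots z_n,0,\dots,0)$ shows that the gain cannot exceed $(n-1)/2$, and the optimal gain tends to this value as $\alpha\to\infty$.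
\end{abstract}

\section{The problem and the results}\label{sec:intro}

Let $B^n=\{z\in\mathbb{C}^n:|z|<1\}$ be the unit ball, $D=B^1$ the unit disc, $\langle z,w\rangle=\sum_j z_j\bar w_j$, and let $V$ and $\sigma$ be the volume measure on $B^n$ and the surface measure on $\partial B^n$, both of total mass $1$. We write $dV_\alpha=(1-|z|^2)^\alpha\,dV$. Fix $0<p<\infty$. For $\alpha>-1$ the weighted Bergman space $A^p_\alpha(B^n)$ consists of the holomorphic functions $f$ on $B^n$ with
\[
\|f\|_{A^p_\alpha}^p=\int_{B^n}|f|^p\,dV_\alpha<\infty ,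
\]
and $A^p_{-1}(B^n)=H^p(B^n)$ is the Hardy space, defined by
\[
\|f\|_{H^p}^p=\sup_{0<r<1}\int_{\partial B^n}|f(r\zeta)|^p\,d\sigma(\zeta)<\infty .
\]
A linear map $T$ between two such spaces is bounded if $\|Tf\|\le C\|f\|$ for all $f$, and $\|T\|$ is the least such $C$; this makes sense for $p<1$ as well. Polar coordinates will be used in the variable $x=|z|^2$:
\begin{equation}\label{eq:polar}
\int_{B^n}G\,dV=n\int_0^1x^{n-1}\int_{\partial B^n}G(\sqrt{x}\,\zeta)\,d\sigma(\zeta)\,dx .
\end{equation}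

The exponent of the weight measures how much growth at the boundary is tolerated. The spaces increase with it: for $-1\le\beta_1<\beta_2$ the inclusion $A^p_{\beta_1}\subset A^p_{\beta_2}$ is bounded, by comparing the weights if $\beta_1>-1$ and by \eqref{eq:polar} if $\beta_1=-1$. On the disc the reverse inclusion is not bounded, because $\|z^k\|^p_{A^p_\gamma(D)}=\int_0^1x^{kp/2}(1-x)^\gamma dx$ has the order $k^{-(\gamma+1)}$ for $\gamma>-1$, while $\|z^k\|_{H^p}=1$.

For a holomorphic map $\varphi\colon B^m\to B^n$ let $C_\varphi f=f\circ\varphi$. If $m=n=1$, every $C_\varphi$ is bounded on $A^p_\alpha(D)$, and $\varphi(z)=z$ shows that no smaller target is possible. For $n\ge2$ boundedness on $A^p_\alpha(B^n)$ can fail: $\varphi(z_1,z_2)=(2z_1z_2,0)$ induces an unbounded operator on $H^p(B^2)$. One then looks for a larger target space that serves all $\varphi$ at once.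

\begin{theorem}[{\cite[Theorem 2.1]{Note}}]\label{thm:known}
Let $m,n\ge1$ and $\alpha\ge-1$. For every holomorphic $\varphi\colon B^m\to B^n$ the operator $C_\varphi$ maps $A^p_\alpha(B^n)$ boundedly into $A^p_{\alpha+n-1}(B^m)$, and there is a constant $C$ independent of $\varphi$ with
\[
\|C_\varphi\|\le C\Big(\frac{1+|\varphi(0)|}{1-|\varphi(0)|}\Big)^{(n+\alpha+1)/p}.
\]
\end{theorem}

The map $\varphi(z)=(z_1,0,\dots,0)$ shows where the exponent $\alpha+n-1$ comes from. Let $\alpha,\beta>-1$. Integrating out the variables $z_2,\dots,z_m$ over the ball of radius $(1-|z_1|^2)^{1/2}$ gives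
\[
\int_{B^m}|F(z_1)|^p\,dV_\beta(z)=c\int_D|F(\lambda)|^p(1-|\lambda|^2)^{\beta+m-1}\,dV(\lambda),
\]
and the same holds on $B^n$. On functions of the first variable $C_\varphi$ therefore acts as the identity from $A^p_{\alpha+n-1}(D)$ to $A^p_{\beta+m-1}(D)$, which forces $\beta\ge\alpha+n-m$. For $m=1$ this is the exponent of Theorem~\ref{thm:known}. For $m=n$ it gives only $\beta\ge\alpha$. The following question was posed in \cite{Note}.

\medskip
\noindent\textbf{Question.} \emph{Let $n\ge2$, $\alpha\ge-1$, $0<p<\infty$. Is there a holomorphic $\varphi\colon B^n\to B^n$ such that $C_\varphi$ fails to map $A^p_\alpha(B^n)$ boundedly into $A^p_{\alpha+n-1-\epsilon}(B^n)$ for every $\epsilon>0$ with $\alpha+n-1-\epsilon\ge-1$? In other words, is the target in Theorem~\ref{thm:known} sharp for $m=n$?}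
\medskip

One might guess that it is. The target in Theorem~\ref{thm:known} does not depend on $m$, the computation above shows that it cannot be improved for $m=1$, and the ball $B^m$ is the union of the discs $\{\lambda\zeta:\lambda\in D\}$, $\zeta\in\partial B^m$. A map that behaved on most of these discs as the extremal map does for $m=1$ would make the theorem sharp, and $(2z_1z_2,0)$ looks like a first step in that direction. We show that no such map exists.

Throughout, $m,n\ge1$, $\alpha\ge-1$, $0<p<\infty$, and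
\[
q=n+1+\alpha\ge1,\qquad s=s_m(q)=\frac{-m+\sqrt{m^2+4q(q-1)}}{2}\ge0 ,
\]
so that $s$ is the nonnegative root of $s(s+m)=q(q-1)$. Put $c_\alpha=1/V_\alpha(B^n)$ for $\alpha>-1$ and $c_{-1}=1$.

\begin{theorem}\label{thm:A}
Let $\beta>s-1$; equivalently, $\beta>-1$ and $(\beta+1)(\beta+1+m)>(n+\alpha)(n+\alpha+1)$. Then for every holomorphic $\varphi\colon B^m\to B^n$ the operator $C_\varphi\colon A^p_\alpha(B^n)\to A^p_\beta(B^m)$ is bounded, and
\[
\|C_\varphi\|\le(c_\alpha M)^{1/p}\Big(\frac{1+|\varphi(0)|}{1-|\varphi(0)|}\Big)^{(n+\alpha+1)/p},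
\]
where
\[
M=\frac{\Gamma(m)\Gamma(m+2s)}{\Gamma(m+s)^2}\;m\int_0^1x^{m-1}(1-x)^{\beta-s}\,dx<\infty .
\]
\end{theorem}

\begin{corollary}\label{cor:B}
Let $m=n\ge2$ and
\[
\epsilon^*=\alpha+n-s_n(q)=\alpha+\frac{3n}{2}-\sqrt{\Big(\alpha+n+\frac12\Big)^2+\frac{n^2-1}{4}} .
\]
Then $\epsilon^*>\dfrac{(n-1)(\alpha+n)}{2\alpha+3n}>0$. For every $0<\epsilon<\epsilon^*$ we have $\alpha+n-1-\epsilon>-1$, and every $C_\varphi$ is bounded from $A^p_\alpha(B^n)$ to $A^p_{\alpha+n-1-\epsilon}(B^n)$.
\end{corollary}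

Since $\epsilon^*$ depends neither on $\varphi$ nor on $p$, the answer to the Question is negative for all $n\ge2$, $\alpha\ge-1$ and $0<p<\infty$. The room gained makes the operators of Theorem~\ref{thm:known} compact, meaning that they map bounded sequences to sequences with norm-convergent subsequences.

\begin{corollary}\label{cor:C}
If $m\ge2$ and $n+\alpha>0$, then for every holomorphic $\varphi\colon B^m\to B^n$ the operator $C_\varphi\colon A^p_\alpha(B^n)\to A^p_{\alpha+n-1}(B^m)$ is compact.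
\end{corollary}

In the other direction, the improvement is limited by a generalization of $(2z_1z_2,0)$.

\begin{theorem}\label{thm:D}
Let $\varphi(z)=(m^{m/2}z_1z_2\cdots z_m,0,\dots,0)\colon B^m\to B^n$. If $\beta\ge-1$ and $\beta<\alpha+n-1-\frac{m-1}{2}$, then $C_\varphi$ does not map $A^p_\alpha(B^n)$ boundedly into $A^p_\beta(B^m)$.
\end{theorem}

\begin{corollary}\label{cor:E}
Let $m=n\ge2$, and let $\beta^*$ be the infimum of those $\beta\ge-1$ for which all $C_\varphi\colon A^p_\alpha(B^n)\to A^p_\beta(B^n)$ are bounded. Then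
\[
\alpha+\frac{n-1}{2}\le\beta^*\le\alpha+n-1-\epsilon^*\le\alpha+\frac{n-1}{2}+\frac{n^2-1}{8\alpha+8n+4}.
\]
In particular the optimal gain $\alpha+n-1-\beta^*$ over Theorem~\ref{thm:known} tends to $\frac{n-1}{2}$ as $\alpha\to\infty$.
\end{corollary}

We do not determine $\beta^*$ exactly. For $H^p(B^2)$ we have $q=2$ and $s=\sqrt3-1$, so $-\frac12\le\beta^*\le\sqrt3-2$, while Theorem~\ref{thm:known} gives the exponent $0$. For $m=1$ we have $s=q-1$, and the thresholds of Theorems~\ref{thm:A} and~\ref{thm:D} both equal $\alpha+n-1$.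

\section{Reduction to positive pluriharmonic functions}\label{sec:reduction}

The operator $C_\varphi$ evaluates $f$ at the points $\varphi(z)$, so we first bound $|f(w)|^p$ by an average of $|f|^p$ against a kernel that does not depend on $p$. The kernel comes from moving the sub-mean value inequality from $0$ to $w$ by an automorphism of the ball.

For $a\in B^n$ let $P_a$ be the orthogonal projection onto $\mathbb{C}a$ (so $P_0=0$), let $Q_a=\mathrm{Id}-P_a$, and put
\begin{equation}\label{eq:mobius}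
\Phi_a(z)=\frac{a-P_az-\sqrt{1-|a|^2}\,Q_az}{1-\langle z,a\rangle},\qquad
k(a,\xi)=\frac{1-|a|^2}{|1-\langle a,\xi\rangle|^2}\quad(\xi\in\overline{B^n}).
\end{equation}
We use the following facts from \cite[\S2.2, \S3.3]{Rudin}. The map $\Phi_a$ is a biholomorphic involution of $B^n$ that interchanges $0$ and $a$ and extends to a homeomorphism of $\overline{B^n}$. Its real Jacobian at $\xi$ is $k(a,\xi)^{n+1}$, and $1-|\Phi_a(\xi)|^2=k(a,\xi)(1-|\xi|^2)$. For continuous $G$ on the sphere, $\int G\circ\Phi_a\,d\sigma=\int G(\xi)\,k(a,\xi)^n\,d\sigma(\xi)$; here $k^n$ is the Poisson--Szeg\H{o} kernel.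

\begin{lemma}\label{lem:pointwise}
Let $w\in B^n$.
\begin{enumerate}
\item[(a)] If $\alpha>-1$ and $f\in A^p_\alpha(B^n)$, then $|f(w)|^p\le c_\alpha\int_{B^n}|f(\xi)|^p\,k(w,\xi)^{n+1+\alpha}\,dV_\alpha(\xi)$.
\item[(b)] If $f$ is holomorphic near $\overline{B^n}$, then $|f(w)|^p\le\int_{\partial B^n}|f(\xi)|^p\,k(w,\xi)^n\,d\sigma(\xi)$.
\end{enumerate}
\end{lemma}

\begin{proof}
The function $F=f\circ\Phi_w$ is holomorphic, so $|F|^p$ is subharmonic for every $p>0$, and
\[
|f(w)|^p=|F(0)|^p\le\int_{\partial B^n}|F(\sqrt x\,\zeta)|^p\,d\sigma(\zeta)\qquad(0<x<1).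
\]
For (a), multiply by $nx^{n-1}(1-x)^\alpha$ and integrate in $x$; by \eqref{eq:polar}, $|f(w)|^p\le c_\alpha\int|f(\Phi_w(a))|^p(1-|a|^2)^\alpha\,dV(a)$. Substitute $a=\Phi_w(\xi)$. Then $\Phi_w(a)=\xi$, the weight becomes $k(w,\xi)^\alpha(1-|\xi|^2)^\alpha$, and the Jacobian contributes $k(w,\xi)^{n+1}$. For (b), $F$ is continuous on $\overline{B^n}$, so we may let $x\to1$ and then change variables on the sphere.
\end{proof}

In both cases the kernel appears to the power $q$. After putting $w=\varphi(z)$ and interchanging the integrals, we need a bound for $\int k(\varphi(z),\xi)^q\,dV_\beta(z)$ that is uniform in $\xi$. The function $z\mapsto k(\varphi(z),\xi)$ involves all components of $\varphi$ and satisfies no convenient equation, but it has a majorant that does. Let $\mathcal{P}_m$ be the class of positive functions $u$ on $B^m$ of the form $u=\operatorname{Re}h$ with $h$ holomorphic on $B^m$.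

\begin{proposition}\label{prop:reduction}
Let $K>0$ and $t\ge0$ be such that
\begin{equation}\label{eq:growth}
\int_{\partial B^m}u(\sqrt x\,\zeta)^q\,d\sigma(\zeta)\le K\,u(0)^q(1-x)^{-t}\qquad(u\in\mathcal{P}_m,\ 0\le x<1).
\end{equation}
If $\beta>t-1$, then for every holomorphic $\varphi\colon B^m\to B^n$ the operator $C_\varphi\colon A^p_\alpha(B^n)\to A^p_\beta(B^m)$ is bounded and $\|C_\varphi\|^p\le c_\alpha K'\Lambda^q$, where
\[
K'=Km\int_0^1x^{m-1}(1-x)^{\beta-t}\,dx<\infty,\qquad \Lambda=\frac{1+|\varphi(0)|}{1-|\varphi(0)|}.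
\]
\end{proposition}

\begin{proof}
By \eqref{eq:polar} and \eqref{eq:growth}, $\int_{B^m}u^q\,dV_\beta\le K'u(0)^q$ for $u\in\mathcal{P}_m$, and $K'<\infty$ because $\beta-t>-1$. For $\xi\in\overline{B^n}$ the function $b_\xi(z)=\langle\varphi(z),\xi\rangle$ is holomorphic and $|b_\xi|\le|\varphi|<1$. Hence
\[
k(\varphi(z),\xi)=\frac{1-|\varphi(z)|^2}{|1-b_\xi(z)|^2}\le\frac{1-|b_\xi(z)|^2}{|1-b_\xi(z)|^2}=\operatorname{Re}\frac{1+b_\xi(z)}{1-b_\xi(z)}=:u_\xi(z).
\]
Here $u_\xi\in\mathcal{P}_m$ and $u_\xi(0)\le\frac{1+|b_\xi(0)|}{1-|b_\xi(0)|}\le\Lambda$, so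
\begin{equation}\label{eq:kernel}
\int_{B^m}k(\varphi(z),\xi)^q\,dV_\beta(z)\le K'\Lambda^q\qquad(\xi\in\overline{B^n}).
\end{equation}
If $\alpha>-1$, put $w=\varphi(z)$ in Lemma~\ref{lem:pointwise}(a) and integrate against $dV_\beta(z)$; Tonelli's theorem and \eqref{eq:kernel} give $\|f\circ\varphi\|^p_{A^p_\beta}\le c_\alpha K'\Lambda^q\|f\|^p_{A^p_\alpha}$. If $\alpha=-1$, then $q=n$. For $f\in H^p(B^n)$ and $\rho<1$ the dilate $f_\rho(w)=f(\rho w)$ is holomorphic near $\overline{B^n}$, and the same argument with Lemma~\ref{lem:pointwise}(b) gives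
\[
\|f_\rho\circ\varphi\|^p_{A^p_\beta}\le K'\Lambda^n\int_{\partial B^n}|f(\rho\xi)|^p\,d\sigma(\xi)\le K'\Lambda^n\|f\|^p_{H^p}.
\]
As $\rho\to1$, $f_\rho\circ\varphi\to f\circ\varphi$ pointwise, and Fatou's lemma completes the proof.
\end{proof}

The exponent $p$, the map $\varphi$ and the ball $B^n$ have disappeared, leaving only $q$ and $m$. The task is to make $t$ in \eqref{eq:growth} small.

\section{Slices, and why they cannot all be extremal}\label{sec:slices}

Let $u=\operatorname{Re}h\in\mathcal{P}_m$. Each slice $\lambda\mapsto u(\lambda\zeta)$ is a positive harmonic function on $D$, so Harnack's inequality gives $u(r\zeta)\le\frac{1+r}{1-r}u(0)$. Together with $\int u(r\zeta)\,d\sigma(\zeta)=u(0)$ this yields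
\[
\int_{\partial B^m}u(r\zeta)^q\,d\sigma(\zeta)\le\Big(\frac{1+r}{1-r}\Big)^{q-1}u(0)^q\le\frac{4^{q-1}u(0)^q}{(1-r^2)^{q-1}} .
\]
Thus \eqref{eq:growth} holds with $t=q-1$ in every dimension, and Proposition~\ref{prop:reduction} gives boundedness for $\beta>q-2=\alpha+n-1$, the exponent of Theorem~\ref{thm:known}. To answer the Question we must find $t<q-1$ when $m\ge2$, and this requires an argument that relates different slices.

The case $q=2$ shows what is available. Write $h=\sum_{k\ge0}h_k$ with $h_k$ a homogeneous polynomial of degree $k$. On a circle in a slice,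
\[
u(re^{i\theta}\zeta)=u(0)+\frac12\sum_{k\ge1}r^k\big(h_k(\zeta)e^{ik\theta}+\overline{h_k(\zeta)}e^{-ik\theta}\big).
\]
Therefore $r^kh_k(\zeta)=\frac1\pi\int_0^{2\pi}u(re^{i\theta}\zeta)e^{-ik\theta}\,d\theta$, and since $u>0$ has mean $u(0)$ on the circle, letting $r\to1$ gives
\begin{equation}\label{eq:coef}
|h_k(\zeta)|\le2u(0)\qquad(k\ge1,\ \zeta\in\partial B^m).
\end{equation}
Parseval's identity in $\theta$ and the invariance of $\sigma$ under $\zeta\mapsto e^{i\theta}\zeta$ give
\begin{equation}\label{eq:parseval}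
\int_{\partial B^m}u(\sqrt x\,\zeta)^2\,d\sigma(\zeta)=u(0)^2+\frac12\sum_{k\ge1}x^k\|h_k\|^2_{L^2(\sigma)}\le u(0)^2\,\frac{1+x}{1-x}.
\end{equation}
For $m=1$ the function $h=\frac{1+z}{1-z}=1+2\sum_{k\ge1}z^k$ gives equality, so $t=1$ cannot be lowered.

For $m\ge2$, look at the first coefficient. Write $\partial_j=\partial/\partial z_j$, $\bar\partial_j=\partial/\partial\bar z_j$ and $\nabla h=(\partial_1h,\dots,\partial_mh)$. Then $h_1(\zeta)=\sum_j\zeta_j\,\partial_jh(0)$, and choosing $\zeta$ parallel to $\overline{\nabla h(0)}$ in \eqref{eq:coef} gives the Schwarz--Pick inequality at the origin,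
\begin{equation}\label{eq:SP}
|\nabla h(0)|\le2u(0).
\end{equation}
Since $\int\zeta_j\bar\zeta_k\,d\sigma=\delta_{jk}/m$, we get $\|h_1\|^2_{L^2(\sigma)}=|\nabla h(0)|^2/m\le4u(0)^2/m$. A linear form attains its norm in one complex direction only, so the slices share a single allowance and the average gains the factor $1/m$.

A constant factor in one coefficient does not change the rate of growth in \eqref{eq:parseval}. But \eqref{eq:SP} can be moved to every point of the ball by the automorphisms $\Phi_z$. It then becomes a differential inequality for the integral means, and in a differential inequality the constants do determine the exponent.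

\section{The invariant Laplacian and integral means}\label{sec:laplacian}

From now on $\Phi_z$ denotes the automorphism \eqref{eq:mobius} of $B^m$. The operator that transports the Laplacian at the origin to the point $z$ is, for smooth $v$ on $B^m$,
\[
\widetilde\Delta v(z)=\sum_{j=1}^m\partial_j\bar\partial_j(v\circ\Phi_z)(0).
\]

\begin{lemma}\label{lem:formula}
We have $\widetilde\Delta v=(1-|z|^2)\sum_{j,k}(\delta_{jk}-z_j\bar z_k)\,\partial_j\bar\partial_kv$, and $\widetilde\Delta(v\circ U)=(\widetilde\Delta v)\circ U$ for every unitary $U$.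
\end{lemma}

\begin{proof}
Expanding \eqref{eq:mobius} at $0$ and using $\langle w,z\rangle z=|z|^2P_zw$ gives $\Phi_z(w)=z+Tw+O(|w|^2)$ with $T=-(1-|z|^2)P_z-\sqrt{1-|z|^2}\,Q_z$. Since $\Phi_z$ is holomorphic, the chain rule gives $\widetilde\Delta v(z)=\sum_{j,k}(TT^*)_{jk}\,\partial_j\bar\partial_kv(z)$. Now $TT^*=(1-|z|^2)^2P_z+(1-|z|^2)Q_z=(1-|z|^2)(\mathrm{Id}-|z|^2P_z)$, and $|z|^2P_z$ has the entries $z_j\bar z_k$. For the second claim, \eqref{eq:mobius} gives $U\circ\Phi_z=\Phi_{Uz}\circ U$, so $v\circ U\circ\Phi_z=(v\circ\Phi_{Uz})\circ U$; and $\sum_j\partial_j\bar\partial_j$, which is one quarter of the Euclidean Laplacian, commutes with $U$.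
\end{proof}

For $v=|h|^2$ the formula reads $|\nabla(h\circ\Phi_z)(0)|^2=(1-|z|^2)\big(|\nabla h(z)|^2-|\sum_jz_j\partial_jh(z)|^2\big)$, which is the identity of \cite[Lemma 2.13]{Zhu}.

Averaging over spheres turns $\widetilde\Delta$ into an ordinary differential operator. For functions on $(0,1)$ put
\[
LI=(1-x)\big[x(1-x)I''+(m-x)I'\big].
\]

\begin{lemma}\label{lem:radial}
Let $v$ be smooth on $B^m$ and $I(x)=\int_{\partial B^m}v(\sqrt x\,\zeta)\,d\sigma(\zeta)$. Then $I$ is continuous on $[0,1)$ and smooth on $(0,1)$, $I'$ is bounded near $0$, and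
\[
LI(x)=\int_{\partial B^m}\widetilde\Delta v(\sqrt x\,\zeta)\,d\sigma(\zeta)\qquad(0<x<1).
\]
\end{lemma}

\begin{proof}
Let $v^\sharp(z)=\int v(Uz)\,dU$ be the average over the unitary group with respect to normalized Haar measure. The unitary group acts transitively on the sphere and preserves $\sigma$, so $v^\sharp(z)=I(|z|^2)$. Differentiation under the integral shows that $v^\sharp$ is smooth and, by Lemma~\ref{lem:formula}, that $\widetilde\Delta v^\sharp=(\widetilde\Delta v)^\sharp$. The function $\omega(r)=v^\sharp(r,0,\dots,0)=I(r^2)$ is smooth and even on $(-1,1)$; this gives the regularity of $I$, and $I'(r^2)=\omega'(r)/(2r)$ is bounded near $0$ because $\omega'(0)=0$. Finally $\partial_j\bar\partial_k\,I(|z|^2)=I'\delta_{jk}+I''\bar z_jz_k$, and with $x=|z|^2$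
\[
\sum_{j,k}(\delta_{jk}-z_j\bar z_k)(I'\delta_{jk}+I''\bar z_jz_k)=(m-x)I'+(x-x^2)I''.
\]
Thus $\widetilde\Delta v^\sharp(z)=LI(|z|^2)$.
\end{proof}

Two identities for $L$ will be used. The first puts $L$ in divergence form. The function $P(x)=x^m(1-x)^{-(m-1)}$ satisfies $P'/P=\frac mx+\frac{m-1}{1-x}=\frac{m-x}{x(1-x)}$, so $(PI')'=\frac{P}{x(1-x)^2}LI$. Hence for smooth $I$ and $\psi$, with $\psi>0$, the weighted Wronskian $W=P\,(I'\psi-I\psi')$ satisfies
\begin{equation}\label{eq:wronski}
W'=\frac{P}{x(1-x)^2}\,(\psi\,LI-I\,L\psi),\qquad \Big(\frac I\psi\Big)'=\frac{W}{P\psi^2}.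
\end{equation}
If $I\ge0$, $LI\le\mu I$ and $L\psi\ge\mu\psi$ on an interval, then $W$ is nonincreasing there, and this controls $I/\psi$ from above. The second identity gives the action on powers:
\begin{equation}\label{eq:power}
L(1-x)^{-t}=\big[x\,t(t+1)+(m-x)t\big](1-x)^{-t}=t(m+tx)(1-x)^{-t}.
\end{equation}

\section{The Hardy space of $B^2$ by hand}\label{sec:example}

The smallest case of the Question is $m=n=2$, $\alpha=-1$, where $q=2$. We show that \eqref{eq:growth} holds with $t=\frac34$ in place of the slice exponent $1$.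

Let $u=\operatorname{Re}h\in\mathcal{P}_2$. In $u^2=\frac14(h^2+\bar h^2)+\frac12|h|^2$ the terms $h^2$ and $\bar h^2$ are annihilated by $\partial_j\bar\partial_k$. The function $h\circ\Phi_z$ is holomorphic, has positive real part, and takes the value $h(z)$ at $0$, so \eqref{eq:SP} gives
\[
\widetilde\Delta u^2(z)=\tfrac12|\nabla(h\circ\Phi_z)(0)|^2\le2u(z)^2 .
\]
By Lemma~\ref{lem:radial}, the mean $I(x)$ of $u^2$ over the sphere of radius $\sqrt x$ satisfies $LI\le2I$. For $\psi=(1-x)^{-3/4}$, identity \eqref{eq:power} gives $L\psi=(\frac32+\frac9{16}x)\psi$, so $L\psi\ge2\psi$ exactly for $x\ge x_0=\frac89$. By \eqref{eq:wronski}, $W$ is nonincreasing on $[x_0,1)$. The slice bounds supply the initial data. From \eqref{eq:parseval}, $I\le17u(0)^2$ on $[0,x_0]$; from \eqref{eq:parseval} and \eqref{eq:coef}, $I'(x)\le2u(0)^2\sum_kkx^{k-1}=2u(0)^2(1-x)^{-2}$. Since $\psi'>0$, it follows that $W(x_0)\le P(x_0)I'(x_0)\psi(x_0)\le C_0u(0)^2$ with an absolute constant $C_0>0$. Here $P=x^2/(1-x)$,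 so on $[x_0,1)$
\[
\Big(\frac I\psi\Big)'\le\frac{C_0u(0)^2}{P\psi^2}=C_0u(0)^2\,\frac{(1-x)^{5/2}}{x^2}\le2C_0u(0)^2 .
\]
Integrating from $x_0$ and using $\psi\ge1$, we obtain $I\le(17+2C_0)\,u(0)^2(1-x)^{-3/4}$ on $[0,1)$. By Proposition~\ref{prop:reduction}, every $C_\varphi$ maps $H^p(B^2)$ boundedly into $A^p_\beta(B^2)$ for $\beta>-\frac14$, which answers the Question in this case.

The argument works for every $t$ with $t(2+tx)\ge2$ near $x=1$, that is, for $t(t+2)>2$ or $t>\sqrt3-1$. In dimension $m=1$ the condition would be $t(t+1)>2$, or $t>1$, and nothing would be gained. The dimension enters only through the term $(m-x)I'$ of $L$.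

\section{Growth of the integral means}\label{sec:growth}

For general $q$ and $m$ the constant $2$ becomes $q(q-1)$, and \eqref{eq:power} at $x=1$ singles out the exponent $s$ with $s(s+m)=q(q-1)$. The pure power $(1-x)^{-s}$ cannot serve as $\psi$ when $s>0$, since $s(m+sx)<s(s+m)$ for $x<1$ is the wrong inequality. To reach the exponent $s$ itself, with an explicit constant, we compare with the exact solution of $L\psi=q(q-1)\psi$ that is regular at $0$.

Recall the notation $(a)_0=1$, $(a)_k=a(a+1)\cdots(a+k-1)$ and the Gauss hypergeometric series $F(a,b;c;x)=\sum_{k\ge0}\frac{(a)_k(b)_k}{(c)_k\,k!}x^k$, which converges for $|x|<1$ when $c>0$. Gauss's summation theorem states that for real $a,b$ and $c>0$ with $c-a-b>0$ the series converges at $x=1$ to $\frac{\Gamma(c)\Gamma(c-a-b)}{\Gamma(c-a)\Gamma(c-b)}$.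

\begin{proposition}\label{prop:growth}
Let $u\in\mathcal{P}_m$, $q\ge1$ and $s=s_m(q)$. For $0\le x<1$,
\[
\int_{\partial B^m}u(\sqrt x\,\zeta)^q\,d\sigma(\zeta)\le u(0)^q\,\frac{F(-s,-s;m;x)}{(1-x)^s}\le u(0)^q\,\frac{\Gamma(m)\Gamma(m+2s)}{\Gamma(m+s)^2}\,(1-x)^{-s}.
\]
\end{proposition}

\begin{proof}
\emph{The differential inequality.} Let $u=\operatorname{Re}h$. Since $u>0$, the function $u^q$ is smooth. Fix $z$ and put $g=h\circ\Phi_z$, $\tilde u=\operatorname{Re}g=u\circ\Phi_z\in\mathcal{P}_m$. From $\partial_j\tilde u=\frac12\partial_jg$, $\bar\partial_j\tilde u=\frac12\overline{\partial_jg}$ and $\partial_j\bar\partial_j\tilde u=0$ we get $\partial_j\bar\partial_j\tilde u^q=\frac{q(q-1)}4\tilde u^{q-2}|\partial_jg|^2$. Summing over $j$ at the origin, applying \eqref{eq:SP} to $g$, and using $q(q-1)\ge0$, we find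
\[
\widetilde\Delta u^q(z)=\frac{q(q-1)}{4}\,u(z)^{q-2}\,|\nabla g(0)|^2\le q(q-1)\,u(z)^q .
\]
By Lemma~\ref{lem:radial}, the left side $I(x)$ of the proposition satisfies $LI\le q(q-1)I$ on $(0,1)$, and $I(0)=u(0)^q$.

\emph{The comparison function.} Write $\psi=(1-x)^{-s}y$. Then
\[
\psi'=(1-x)^{-s}\Big(y'+\frac{s\,y}{1-x}\Big),\qquad \psi''=(1-x)^{-s}\Big(y''+\frac{2s\,y'}{1-x}+\frac{s(s+1)\,y}{(1-x)^2}\Big).
\]
The terms with $y$ undifferentiated are those of \eqref{eq:power}, so
\[
L\psi=(1-x)^{1-s}\big\{x(1-x)y''+[m+(2s-1)x]\,y'\big\}+s(m+sx)(1-x)^{-s}y .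
\]
Since $s(m+sx)-s(s+m)=-s^2(1-x)$, this gives
\[
L\psi-s(s+m)\psi=(1-x)^{1-s}\big\{x(1-x)y''+[m+(2s-1)x]\,y'-s^2y\big\}.
\]
For $y=\sum_ka_kx^k$ the coefficient of $x^k$ in the braces is
\[
(k+1)(k+m)\,a_{k+1}-\big[k(k-1)-(2s-1)k+s^2\big]a_k=(k+1)(k+m)\,a_{k+1}-(k-s)^2a_k .
\]
All these vanish for $a_k=\frac{((-s)_k)^2}{(m)_k\,k!}$, that is, for $y=F(-s,-s;m;x)$. With this choice $L\psi=s(s+m)\psi=q(q-1)\psi$. The coefficients $a_k$ are nonnegative and $a_0=1$, so $y$ is nondecreasing on $[0,1)$ and, by Gauss's theorem with $c-a-b=m+2s>0$,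
\[
1\le y(x)\le y(1)=\frac{\Gamma(m)\Gamma(m+2s)}{\Gamma(m+s)^2}.
\]
In particular $\psi>0$ and $\psi(0)=1$.

\emph{Comparison.} By \eqref{eq:wronski}, $W=P(I'\psi-I\psi')$ is nonincreasing on all of $(0,1)$. As $x\to0$, $P(x)\to0$ while $I,I',\psi,\psi'$ stay bounded, so $W(0^+)=0$ and $W\le0$. Hence $I/\psi$ is nonincreasing on $(0,1)$. It is continuous at $0$ with value $u(0)^q$, so $I\le u(0)^q\psi$. This is the first inequality, and $y\le y(1)$ gives the second.
\end{proof}

\begin{remark}
For $m=1$ the first inequality is attained by $h=\frac{1+z}{1-z}$. Indeed $(1-|z|^2)|h'(z)|=2u(z)$ at every point, so $LI=q(q-1)I$, $W\equiv0$ and $I=\psi$. For $q=2$ we have $s=1$ and $F(-1,-1;1;x)=1+x$, in agreement with the case of equality in \eqref{eq:parseval}.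
\end{remark}

\section{Boundedness and compactness}\label{sec:upper}

\begin{proof}[Proof of Theorem~\ref{thm:A}]
The function $b\mapsto b(b+m)$ is increasing on $[0,\infty)$ and takes the value $q(q-1)=(n+\alpha)(n+\alpha+1)$ at $s\ge0$; so $\beta+1>s$ holds if and only if $\beta+1>0$ and $(\beta+1)(\beta+1+m)>(n+\alpha)(n+\alpha+1)$. Proposition~\ref{prop:growth} gives \eqref{eq:growth} with $t=s$ and $K=\Gamma(m)\Gamma(m+2s)/\Gamma(m+s)^2$, and Proposition~\ref{prop:reduction} applies with $K'=M$.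
\end{proof}

For the corollaries put $b=\alpha+n=q-1\ge0$, so that $s(s+m)=b(b+1)$ and the target exponent in Theorem~\ref{thm:known} is $b-1$. The gain $b-s$ is governed by
\begin{equation}\label{eq:gain}
(b-s)(b+s+m)=b(b+m)-s(s+m)=b(m-1).
\end{equation}
It is positive exactly when $m\ge2$ and $b>0$.

\begin{proof}[Proof of Corollary~\ref{cor:B}]
Here $m=n\ge2$ and $b\ge n-1>0$, so \eqref{eq:gain} gives $s<b$ and
\[
\epsilon^*=b-s=\frac{b(n-1)}{b+s+n}>\frac{b(n-1)}{2b+n}=\frac{(n-1)(\alpha+n)}{2\alpha+3n}>0 .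
\]
Since $n^2+4q(q-1)=4(q-\frac12)^2+n^2-1$ and $q-\frac12=\alpha+n+\frac12$, we have
\begin{equation}\label{eq:sclosed}
s=-\frac n2+\sqrt{\Big(\alpha+n+\frac12\Big)^2+\frac{n^2-1}4},
\end{equation}
which is the closed formula for $\epsilon^*$. If $0<\epsilon<\epsilon^*$ and $\beta=\alpha+n-1-\epsilon$, then $\beta+1=b-\epsilon>s\ge0$. So $\beta>-1$, and Theorem~\ref{thm:A} applies.
\end{proof}

\begin{proof}[Proof of Corollary~\ref{cor:C}]
By \eqref{eq:gain} and the hypotheses, $s<b$. Put $\beta'=b-1$ and choose $\beta$ with $s-1<\beta<\beta'$; then $\beta>-1$. By Theorem~\ref{thm:A}, $C_\varphi$ is bounded into $A^p_\beta(B^m)$, so it suffices to show that the inclusion $A^p_\beta(B^m)\subset A^p_{\beta'}(B^m)$ is compact. Let $\|f_j\|_{A^p_\beta}\le1$. Lemma~\ref{lem:pointwise}(a), applied on $B^m$ with $k(w,\xi)\le\frac{1+|w|}{1-|w|}$, shows that $(f_j)$ is locally uniformly bounded. By Montel's theorem a subsequence, again denoted $(f_j)$, converges locally uniformly to a holomorphic $f$,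 and $\|f\|_{A^p_\beta}\le1$ by Fatou's lemma. From $|f_j-f|^p\le2^p(|f_j|^p+|f|^p)$ we get $\|f_j-f\|^p_{A^p_\beta}\le2^{p+1}$. For $0<\rho<1$, splitting the ball at $|z|=\rho$ gives
\[
\|f_j-f\|^p_{A^p_{\beta'}}\le V_{\beta'}(B^m)\max_{|z|\le\rho}|f_j-f|^p+2^{p+1}(1-\rho^2)^{\beta'-\beta}.
\]
Let $j\to\infty$ and then $\rho\to1$.
\end{proof}

\begin{remark}
The hypothesis $m\ge2$ cannot be dropped: for $m=n=1$ and $\varphi(z)=z$, the unit vectors $z^k/\|z^k\|_{A^p_\alpha}$ tend to $0$ locally uniformly, so no subsequence converges in norm. The case $n+\alpha=0$ means $n=1$, $\alpha=-1$; the target is then $H^p(B^m)$, and there is no $\beta$ below $-1$ to pass through.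
\end{remark}

\section{The product map and the lower bound}\label{sec:lower}

A composition operator is large when $\varphi$ sends much mass close to one boundary point. We test this at $e_1=(1,0,\dots,0)$ with functions that peak there. Recall \cite[Proposition 1.4.10]{Rudin}: for $c>0$ and $\alpha>-1$ there is $C$ such that, for all $a\in B^n$,
\[
\int_{B^n}\frac{dV_\alpha(w)}{|1-\langle w,a\rangle|^{n+1+\alpha+c}}\le\frac{C}{(1-|a|^2)^{c}},\qquad
\int_{\partial B^n}\frac{d\sigma(\xi)}{|1-\langle\xi,a\rangle|^{n+c}}\le\frac{C}{(1-|a|^2)^{c}} .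
\]

\begin{lemma}\label{lem:test}
Let $\beta>-1$, let $\varphi=(\varphi_1,\dots,\varphi_n)\colon B^m\to B^n$ be holomorphic, and let $E_\delta=\{z\in B^m:|1-\varphi_1(z)|<\delta\}$. If $C_\varphi\colon A^p_\alpha(B^n)\to A^p_\beta(B^m)$ is bounded, then there is $C$ with $V_\beta(E_\delta)\le C\delta^q$ for $0<\delta<1$.
\end{lemma}

\begin{proof}
Fix an integer $N$ with $c:=Np-q>0$, and let $f_\delta(w)=(1-(1-\delta)w_1)^{-N}$. For $\alpha>-1$ the first estimate with $a=(1-\delta)e_1$ gives $\|f_\delta\|^p_{A^p_\alpha}\le C\delta^{q-Np}$, because $1-|a|^2\ge\delta$. For $\alpha=-1$ the second estimate with $a=r(1-\delta)e_1$ gives the same bound, uniformly in $r<1$. On $E_\delta$ we have $|1-(1-\delta)\varphi_1|\le|1-\varphi_1|+\delta|\varphi_1|\le2\delta$. Therefore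
\[
(2\delta)^{-Np}V_\beta(E_\delta)\le\|f_\delta\circ\varphi\|^p_{A^p_\beta}\le\|C_\varphi\|^p\,C\delta^{q-Np}.\qedhere
\]
\end{proof}

A count of directions indicates which $\varphi_1$ to choose. For $\varphi_1=z_1$ the set $E_\delta$ shrinks to the point $e_1$. It has depth $\delta$, which contributes $\delta^{\beta+1}$ with the weight, width $\delta$ in the direction $\operatorname{Im}z_1$, and width $\sqrt\delta$ in the remaining $2m-2$ real directions. The total is $\delta^{\beta+2+(m-1)}$, and the lemma returns the condition $\beta\ge\alpha+n-m$ of Section~\ref{sec:intro}. If $\varphi_1$ equals $1$ along a boundary set of positive dimension, some of the factors $\sqrt\delta$ are replaced by $1$. Removing all $2m-2$ of them would give $\delta^{\beta+2}$ and the condition $\beta\ge\alpha+n-1$. The product $g(z)=m^{m/2}z_1\cdots z_m$ removes half of them: it equals $1$ on the $(m-1)$-dimensional torus where $|z_j|=m^{-1/2}$ for all $j$ and the arguments sum to a multiple of $2\pi$. By the inequality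 of arithmetic and geometric means,
\begin{equation}\label{eq:amgm}
|g(z)|^{2/m}=m\,(|z_1|^2\cdots|z_m|^2)^{1/m}\le|z|^2 ,
\end{equation}
so $(g,0,\dots,0)$ maps $B^m$ into $B^n$.

\begin{lemma}\label{lem:volume}
Let $\beta>-1$. There is $c>0$ such that $V_\beta(\{z\in B^m:|1-g(z)|<\delta\})\ge c\,\delta^{\beta+2+\frac{m-1}2}$ for $0<\delta<1$.
\end{lemma}

\begin{proof}
We use logarithmic coordinates adapted to the torus:
\[
z_j=m^{-1/2}e^{-\tau-\eta_j+i\theta_j},\qquad \tau\in\mathbb{R},\quad \eta\in\mathbb{R}^m,\ \sum_j\eta_j=0,\quad \theta\in(-\pi,\pi)^m .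
\]
Then $g=\exp(-m\tau+i\sum_j\theta_j)$ does not depend on $\eta$, while $|z|^2$ depends on $\eta$ only to second order. Let $G_\delta$ be the set of $z$ with
\[
\frac\delta{8m}\le\tau<\frac\delta{4m},\qquad|\eta|^2\le\frac\delta{64},\qquad\Big|\sum_j\theta_j\Big|<\frac\delta4 .
\]

\emph{On $G_\delta$, $|1-g|<\delta$.} We have $g=e^\lambda$ with $|\lambda|<\frac\delta4+\frac\delta4$, and $|1-e^\lambda|\le e^{|\lambda|}-1\le2|\lambda|$ for $|\lambda|\le1$.

\emph{On $G_\delta$, $\frac\delta{16m}\le1-|z|^2\le\frac\delta{2m}$.} For $|y|\le1$ we have $e^y\le1+y+(e-2)y^2\le1+y+y^2$, and for $0\le\tau\le\frac12$ we have $e^{-2\tau}\le\frac1{1+2\tau}\le1-\tau$. Since $|2\eta_j|\le\frac14$, $\sum_j\eta_j=0$ and $\frac\delta{16m}\le\frac\tau2$,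
\[
|z|^2=\frac{e^{-2\tau}}m\sum_je^{-2\eta_j}\le e^{-2\tau}\Big(1+\frac4m|\eta|^2\Big)\le(1-\tau)\Big(1+\frac\delta{16m}\Big)\le1-\tau+\frac\delta{16m}\le1-\frac\tau2 .
\]
This gives the lower bound and shows $G_\delta\subset B^m$. By \eqref{eq:amgm}, $|z|^2\ge|g|^{2/m}=e^{-2\tau}\ge1-2\tau$, which gives the upper bound. Whatever the sign of $\beta$, we obtain $(1-|z|^2)^\beta\ge c_1\delta^\beta$ on $G_\delta$.

\emph{The volume of $G_\delta$.} The parametrization is injective: $|z_j|$ determines $t_j=\tau+\eta_j$, the mean of the $t_j$ is $\tau$, and $\theta_j$ is the argument of $z_j$. In each variable the area element is $|z_j|^2\,dt_j\,d\theta_j$, and $dt=\sqrt m\,d\tau\,d\eta$, where $d\eta$ is Lebesgue measure on the hyperplane $\sum_j\eta_j=0$ (the unit point mass if $m=1$). On $G_\delta$, $2t_j\le\frac12+\frac14$, so $|z_j|^2\ge(em)^{-1}$ and the Jacobian is bounded below. The range of $\tau$ has length $\frac\delta{8m}$. The range of $\eta$ is an $(m-1)$-dimensional ball of radius $\sqrt\delta/8$.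 The range of $\theta$ contains all $\theta$ with $|\theta_j|<\frac1m$ for $j<m$ and $|\theta_m+\sum_{j<m}\theta_j|<\frac\delta4$, because then $|\theta_m|<1+\frac14<\pi$; so it has measure at least $(2/m)^{m-1}\delta/2$. Hence $V(G_\delta)\ge c_2\,\delta\cdot\delta^{(m-1)/2}\cdot\delta$, and $V_\beta(G_\delta)\ge c_1c_2\,\delta^{\beta+2+(m-1)/2}$.
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:D}]
Suppose that $C_\varphi$ is bounded into $A^p_\beta(B^m)$ for some $\beta$ with $-1\le\beta<\alpha+n-1-\frac{m-1}2$. It is then bounded into $A^p_{\beta'}(B^m)$ for all $\beta'>\beta$, so after increasing $\beta$ slightly we may assume $\beta>-1$. Lemmas~\ref{lem:test} and~\ref{lem:volume} give $c\,\delta^{\beta+2+\frac{m-1}2}\le C\delta^{n+1+\alpha}$ for $0<\delta<1$. As $\delta\to0$ this forces $\beta+2+\frac{m-1}2\ge n+1+\alpha$, contrary to the assumption on $\beta$.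
\end{proof}

For $m=n=2$ and $\alpha=\beta=-1$ the hypothesis reads $-1<-\frac12$, and we recover the unboundedness of the operator induced by $(2z_1z_2,0)$ on $H^p(B^2)$.

\begin{proof}[Proof of Corollary~\ref{cor:E}]
By Theorem~\ref{thm:D} with $m=n$, every $\beta\ge-1$ for which all $C_\varphi$ are bounded satisfies $\beta\ge\alpha+\frac{n-1}2$. By Theorem~\ref{thm:A}, every $\beta>s-1$ has this property, so $\beta^*\le s-1=\alpha+n-1-\epsilon^*$. Put $X=\alpha+n+\frac12>0$ and $Y=\frac{n^2-1}4$. From \eqref{eq:sclosed} and $\sqrt{X^2+Y}\le X+\frac Y{2X}$,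
\[
s-1\le X+\frac{Y}{2X}-\frac n2-1=\alpha+\frac{n-1}2+\frac{n^2-1}{8\alpha+8n+4}.
\]
Consequently $\frac{n-1}2-\frac{n^2-1}{8\alpha+8n+4}\le\alpha+n-1-\beta^*\le\frac{n-1}2$, and the left side tends to $\frac{n-1}2$ as $\alpha\to\infty$.
\end{proof}

\begin{thebibliography}{9}

\bibitem{Note}
\emph{A note on composition operators in several variables},
\texttt{https://123deta.com/document/\allowbreak y80gjwwq-note-composition-\allowbreak operators-variables-\allowbreak analytic-function-\allowbreak spaces-operators.html}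

\bibitem{Rudin}
Rudin, \emph{Function Theory in the Unit Ball of $\mathbb{C}^n$}.

\bibitem{Zhu}
Zhu, \emph{Spaces of Holomorphic Functions in the Unit Ball}.

\end{thebibliography}
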